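\title{Composition operators on Bergman spaces of the ball: the general target space is not sharp in several variables}

\begin{abstract}
For every holomorphic map $\varphi$ from the unit ball $B^m\subset\mathbb{C}^m$ into $B^n$, the composition operator $C_\varphi$ maps the weighted Bergman or Hardy space $A^p_\alpha(B^n)$ boundedly into $A^p_{\alpha+n-1}(B^m)$, and for $m=1$ the target cannot be made smaller. We show that for $m\ge2$ and $(n,\alpha)\ne(1,-1)$ it can: the weight may be lowered by an explicit positive amount, the same for all $\varphi$. In particular the target is never sharp when $m=n\ge2$. The proof rests on a growth estimate for the $L^q$ spherical means of the real part of a holomorphic function of positive real part on $B^m$, with an exponent strictly smaller than the exponent $q-1$ of the disc. We also bound the best possible gain from above and show that $C_\varphi$ is compact into $A^p_{\alpha+n-1}(B^m)$.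
\end{abstract}

\section{The problem and the results}\label{sec:intro}

Let $B^m$ be the open unit ball of $\mathbb{C}^m$, with $\langle z,w\rangle=\sum_j z_j\overline{w_j}$ and $|z|^2=\langle z,z\rangle$, let $\mathbb{D}=B^1$, and let $H(B^m)$ be the space of holomorphic functions on $B^m$. In every dimension $V$ denotes volume measure on the ball and $\sigma$ surface measure on the sphere, both of total mass one, and $dV_\beta=(1-|z|^2)^\beta\,dV$. We use polar coordinates and integration by slices,
\begin{equation}\label{eq:polar}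
\int_{B^m}G\,dV=2m\int_0^1 r^{2m-1}\int_{\partial B^m}G(r\zeta)\,d\sigma(\zeta)\,dr,
\end{equation}
\begin{equation}\label{eq:slices}
\int_{\partial B^m}G\,d\sigma=\int_{\partial B^m}\frac1{2\pi}\int_0^{2\pi}G(e^{i\theta}\zeta)\,d\theta\,d\sigma(\zeta);
\end{equation}
the second formula holds because $\sigma$ is invariant under $\zeta\mapsto e^{i\theta}\zeta$.

For $0<p<\infty$ and $\beta>-1$ the weighted Bergman space $A^p_\beta(B^m)$ consists of the $f\in H(B^m)$ with $\|f\|^p_{A^p_\beta}=\int_{B^m}|f|^p\,dV_\beta<\infty$. The scale is completed by the Hardy space $A^p_{-1}(B^m)=H^p(B^m)$, defined by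
\[
\|f\|^p_{A^p_{-1}}=\sup_{0<r<1}\int_{\partial B^m}|f(r\zeta)|^p\,d\sigma(\zeta)<\infty .
\]
A linear map $L$ between two such spaces is \emph{bounded} if $\|Lf\|\le C\|f\|$, also when $p<1$. A larger weight tolerates faster growth at the boundary, so the spaces increase with the weight:
\begin{equation}\label{eq:incl}
\|f\|_{A^p_{\beta_2}}\le C\|f\|_{A^p_{\beta_1}}\qquad(-1\le\beta_1<\beta_2).
\end{equation}
For $\beta_1>-1$ this holds with $C=1$ because $(1-|z|^2)^{\beta_2}\le(1-|z|^2)^{\beta_1}$, and for $\beta_1=-1$ it follows from \eqref{eq:polar} with $C^p=2m\int_0^1r^{2m-1}(1-r^2)^{\beta_2}\,dr$.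

A holomorphic map $\varphi:B^m\to B^n$ induces the composition operator $C_\varphi f=f\circ\varphi$. There is one target space that serves all $\varphi$.

\begin{theorem}[{\cite[Theorem 2.1]{Note}}]\label{thm:known}
Let $m,n\ge1$, $0<p<\infty$ and $\alpha\ge-1$. For every holomorphic $\varphi:B^m\to B^n$, the operator $C_\varphi$ maps $A^p_\alpha(B^n)$ boundedly into $A^p_{\alpha+n-1}(B^m)$.
\end{theorem}

When $m=n=1$, the map $\varphi(z)=z$ shows that the target cannot be replaced by a smaller Bergman or Hardy space. The result is also known to be sharp when $(n,\alpha)=(1,-1)$ or $m=1$; in the other cases this was not known. The weight $\alpha+n-1$ does not depend on $m$, so what is at stake is whether additional dimensions in the domain of $\varphi$ are of any help. We answer the following question, which comes from \cite{Note}.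

\medskip
\noindent\textbf{Problem.} \emph{Fix $n\ge2$, $0<p<\infty$ and $\alpha\ge-1$. Is there a holomorphic map $\varphi:B^n\to B^n$, allowed to depend on $n,p,\alpha$, such that for every $\epsilon$ with $0<\epsilon\le\alpha+n$ the operator $C_\varphi$ fails to map $A^p_\alpha(B^n)$ boundedly into $A^p_{\alpha+n-1-\epsilon}(B^n)$?}
\medskip

The restriction $\epsilon\le\alpha+n$ says that the weight $\alpha+n-1-\epsilon$ is at least $-1$. Section~\ref{sec:level} gives a reason to expect a positive answer, but the answer is negative for every triple $(n,p,\alpha)$.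

For $m\ge2$ and $q>1$ let $\kappa_m(q)$ be the positive root of
\begin{equation}\label{eq:quadratic}
\kappa^2+m\kappa=q(q-1),
\end{equation}
and let $\gamma_m(q)=q-1-\kappa_m(q)$. Explicitly,
\begin{equation}\label{eq:explicit}
\kappa_m(q)=\frac{\sqrt{m^2+4q(q-1)}-m}{2},\qquad
\gamma_m(q)=\frac{2(q-1)(m-1)}{2q-2+m+\sqrt{m^2+4q(q-1)}},
\end{equation}
where the second formula follows from $2\gamma_m(q)=2q-2+m-\sqrt{m^2+4q(q-1)}$ and $(2q-2+m)^2-\bigl(m^2+4q(q-1)\bigr)=4(q-1)(m-1)$. Thus $0<\gamma_m(q)<q-1$.

\begin{theorem}\label{thm:main}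
Let $m\ge2$, $n\ge1$, $0<p<\infty$, $\alpha\ge-1$ with $(n,\alpha)\ne(1,-1)$, and put $q=n+1+\alpha>1$. If $0\le\epsilon<\gamma_m(q)$, then for every holomorphic $\varphi:B^m\to B^n$ the operator $C_\varphi$ maps $A^p_\alpha(B^n)$ boundedly into $A^p_{\alpha+n-1-\epsilon}(B^m)$.
\end{theorem}

The target weight here exceeds $-1$, since $\gamma_m(q)<q-1=\alpha+n$.

\begin{corollary}\label{cor:answer}
The answer to the Problem is no for every $n\ge2$, $0<p<\infty$, $\alpha\ge-1$. More precisely, let
\[
\epsilon_0=\tfrac12\gamma_n(n+1+\alpha)=\tfrac14\Bigl(3n+2\alpha-\sqrt{n^2+4(n+\alpha)(n+1+\alpha)}\Bigr).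
\]
Then $0<\epsilon_0\le\alpha+n$, and $C_\varphi:A^p_\alpha(B^n)\to A^p_{\alpha+n-1-\epsilon_0}(B^n)$ is bounded for every holomorphic $\varphi:B^n\to B^n$.
\end{corollary}

\begin{proof}
For $m=n\ge2$ we have $q=n+1+\alpha\ge2$ and $0<\epsilon_0<\gamma_n(q)<\alpha+n$, so Theorem~\ref{thm:main} applies with $\epsilon=\epsilon_0$.
\end{proof}

For example, $\gamma_n(q)=2-\sqrt3$ when $n=2$ and $\alpha=-1$. The key estimate does not involve composition operators.

\begin{theorem}\label{thm:growth}
Let $m\ge2$, $q>1$, $f\in H(B^m)$ and $u=\operatorname{Re}f>0$. Then for $0\le r<1$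
\[
\int_{\partial B^m}u(r\zeta)^q\,d\sigma(\zeta)\le u(0)^q\Bigl(\frac{1+r}{1-r}\Bigr)^{\kappa_m(q)} .
\]
\end{theorem}

Call Theorem~\ref{thm:known} \emph{sharp} for $(m,n,p,\alpha)$ if there is no $\epsilon$ with $0<\epsilon\le\alpha+n$ such that $C_\varphi:A^p_\alpha(B^n)\to A^p_{\alpha+n-1-\epsilon}(B^m)$ is bounded for all $\varphi$. Call $C_\varphi$ \emph{compact} if every bounded sequence $(g_k)$ has a subsequence along which $C_\varphi g_k$ converges in the target space.

\begin{theorem}\label{thm:compl}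
Let $m,n\ge1$, $0<p<\infty$, $\alpha\ge-1$ and $q=n+1+\alpha$.
\begin{enumerate}
\item[(a)] Theorem~\ref{thm:known} is sharp if and only if $m=1$ or $(n,\alpha)=(1,-1)$.
\item[(b)] Let $m\ge2$ and $q>1$, and let $\epsilon^*$ be the supremum of those $\epsilon\in[0,\alpha+n]$ for which all $\varphi$ induce bounded operators $A^p_\alpha(B^n)\to A^p_{\alpha+n-1-\epsilon}(B^m)$. Then
\[
\gamma_m(q)\le\epsilon^*\le\min\Bigl\{\frac{m-1}2,\ \alpha+n\Bigr\}.
\]
The bounds match asymptotically: $\gamma_m(q)\to\frac{m-1}2$ as $\alpha\to\infty$ with $m,n$ fixed, and $\gamma_m(q)\to\alpha+n$ as $m\to\infty$ with $n,\alpha$ fixed.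
\item[(c)] If $m\ge2$ and $(n,\alpha)\ne(1,-1)$, then $C_\varphi:A^p_\alpha(B^n)\to A^p_{\alpha+n-1}(B^m)$ is compact for every holomorphic $\varphi:B^m\to B^n$.
\end{enumerate}
\end{theorem}

The exact value of $\epsilon^*$ is not determined here; for $m=n=2$, $\alpha=-1$, part (b) gives $2-\sqrt3\le\epsilon^*\le\frac12$.

Section~\ref{sec:level} reduces boundedness to the size of level sets of scalar functions and computes that size in four examples. Section~\ref{sec:q2} derives equation \eqref{eq:quadratic} in the case $q=2$ by power series. Theorems~\ref{thm:growth}, \ref{thm:main} and \ref{thm:compl} are proved in Sections~\ref{sec:growth}, \ref{sec:main} and \ref{sec:compl}.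

\section{Level sets of a function into the disc}\label{sec:level}

For $\zeta\in\partial B^n$ and $\delta>0$ let $Q(\zeta,\delta)=\{w\in B^n:|1-\langle w,\zeta\rangle|<\delta\}$. Functions in $A^p_\alpha(B^n)$ can be large on such a region when $\delta$ is small, so $C_\varphi$ behaves badly when $\varphi$ sends much mass into it. Now
\begin{equation}\label{eq:pullback}
\varphi^{-1}\bigl(Q(\zeta,\delta)\bigr)=\{z\in B^m:|1-\psi(z)|<\delta\},\qquad\psi=\langle\varphi,\zeta\rangle,
\end{equation}
and $\psi$ is a holomorphic map of $B^m$ into $\mathbb{D}$. Every holomorphic $\psi:B^m\to\mathbb{D}$ arises in this way, from $\varphi=(\psi,0,\dots,0)$ and $\zeta=(1,0,\dots,0)$. The next two lemmas show that the measure of the sets \eqref{eq:pullback} has to be compared with $\delta^q$, where $q=n+1+\alpha$. After this reduction $p$ disappears, and $n$ and $\alpha$ enter only through $q$; the weight $\alpha+n-1$ of Theorem~\ref{thm:known} is $q-2$.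

Recall that a bounded $\psi\in H(B^m)$ has radial limits $\psi^*(\zeta)=\lim_{r\to1}\psi(r\zeta)$ for $\sigma$-almost every $\zeta$, by Fatou's theorem on each slice disc and \eqref{eq:slices}.

\begin{lemma}[necessary condition]\label{lem:nec}
Let $\alpha,\beta\ge-1$, $q=n+1+\alpha$, let $\psi:B^m\to\mathbb{D}$ be holomorphic and $\varphi=(\psi,0,\dots,0)$. Suppose that $C_\varphi:A^p_\alpha(B^n)\to A^p_\beta(B^m)$ is bounded. Then there is a constant $C$ such that for $0<\delta<1$
\begin{align}
V_\beta\{|1-\psi|<\delta\}&\le C\delta^q\qquad\text{if }\beta>-1,\label{eq:necB}\\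
\sigma\{|1-\psi^*|<\delta\}&\le C\delta^q\qquad\text{if }\beta=-1.\label{eq:necH}
\end{align}
\end{lemma}

\begin{proof}
We test $C_\varphi$ on functions that peak on $Q((1,0,\dots,0),\delta)$. Fix an integer $N$ with $c=pN-q>0$, put $\rho=1-\delta$ and $g_\rho(w)=(1-\rho w_1)^{-N}$. By \cite[Proposition 1.4.10]{Rudin}, for $c>0$, $t>-1$ and $b\in B^n$, each of the integrals
\[
\int_{\partial B^n}\frac{d\sigma(\zeta)}{|1-\langle\zeta,b\rangle|^{n+c}},\qquad\int_{B^n}\frac{dV_t(w)}{|1-\langle w,b\rangle|^{n+1+t+c}}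
\]
is at most $C(1-|b|^2)^{-c}$. For $\alpha>-1$ use the second with $t=\alpha$ and $b=(\rho,0,\dots,0)$. For $\alpha=-1$ we have $q=n$; use the first with $b=(r\rho,0,\dots,0)$, $0<r<1$. In both cases $\|g_\rho\|^p_{A^p_\alpha}\le C(1-\rho^2)^{-c}\le C\delta^{q-pN}$, and therefore $\|(1-\rho\psi)^{-N}\|^p_{A^p_\beta}\le C'\delta^{q-pN}$.

If $|\lambda|\le1$ and $|1-\lambda|<\delta$, then $|1-\rho\lambda|\le|1-\lambda|+(1-\rho)|\lambda|\le2\delta$. For $\beta>-1$ this gives $(2\delta)^{-pN}V_\beta\{|1-\psi|<\delta\}\le C'\delta^{q-pN}$, which is \eqref{eq:necB}. For $\beta=-1$, Fatou's lemma as $r\to1$ gives $\int|1-\rho\psi^*|^{-pN}\,d\sigma\le\|(1-\rho\psi)^{-N}\|^p_{H^p}$, and \eqref{eq:necH} follows in the same way.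
\end{proof}

The converse direction is the standard Carleson measure lemma for Bergman spaces.

\begin{lemma}[sufficient condition]\label{lem:carleson}
Let $0<p<\infty$, $a>-1$, $s=n+1+a$, and let $\tau$ be a positive Borel measure on $B^n$ with $\tau(Q(\zeta,\delta))\le M\delta^s$ for all $\zeta\in\partial B^n$ and $\delta>0$. Then $\int_{B^n}|g|^p\,d\tau\le CM\|g\|^p_{A^p_a}$ for all $g\in H(B^n)$, where $C$ depends only on $n$ and $a$.
\end{lemma}

\begin{proof}
The plan is to bound $|g(w)|^p$ by an average over a neighborhood $E(w)$ of $w$ on which the distance to the boundary is essentially constant, and to enclose each such neighborhood in a region $Q$. By \cite[Theorem 2.2.2]{Rudin}, for each $w\in B^n$ there is an automorphism $\Phi_w$ of $B^n$ with $\Phi_w\circ\Phi_w=\mathrm{id}$, $\Phi_w(0)=w$ and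
\[
1-\langle\Phi_w(y),\Phi_w(y')\rangle=\frac{(1-|w|^2)(1-\langle y,y'\rangle)}{(1-\langle y,w\rangle)(1-\langle w,y'\rangle)} .
\]
Its real Jacobian determinant at $z$ is $J_w(z)=\bigl((1-|w|^2)/|1-\langle z,w\rangle|^2\bigr)^{n+1}$. Let $E(w)=\Phi_w(\frac12B^n)=\{z:|\Phi_w(z)|<\frac12\}$. The choices $y'=0$ and $y'=y$ give, for $z=\Phi_w(y)$,
\begin{equation}\label{eq:aut}
1-\langle z,w\rangle=\frac{1-|w|^2}{1-\langle y,w\rangle},\qquad 1-|z|^2=\frac{(1-|w|^2)(1-|y|^2)}{|1-\langle y,w\rangle|^2}.
\end{equation}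
If $|y|<\frac12$, then $\frac12<|1-\langle y,w\rangle|<\frac32$, so for $z\in E(w)$
\begin{equation}\label{eq:comp}
\tfrac23(1-|w|^2)<|1-\langle z,w\rangle|<2(1-|w|^2),\qquad 1-|z|^2<4(1-|w|^2).
\end{equation}
Hence $J_w(z)\le(\frac94)^{n+1}(1-|w|^2)^{-n-1}\le9^{n+1}(1-|z|^2)^{-n-1}$ on $E(w)$. The function $|g\circ\Phi_w|^p$ is subharmonic and $V(\frac12B^n)=4^{-n}$, so the change of variables $y=\Phi_w(z)$ gives
\[
|g(w)|^p\le4^n\int_{|y|<1/2}|g(\Phi_w(y))|^p\,dV(y)\le4^n9^{n+1}\int_{E(w)}\frac{|g(z)|^p}{(1-|z|^2)^{n+1}}\,dV(z).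
\]
The second formula in \eqref{eq:aut}, with $y$ and $z$ interchanged, shows that $1-|\Phi_w(z)|^2=(1-|w|^2)(1-|z|^2)/|1-\langle z,w\rangle|^2$. This is continuous and symmetric in $(z,w)$, so $\{(z,w):z\in E(w)\}$ is open and $z\in E(w)$ if and only if $w\in E(z)$. The measure $\tau$ is finite because $Q(\zeta,2)=B^n$. Integrating in $w$ and using Fubini's theorem, we get
\begin{equation}\label{eq:fubini}
\int_{B^n}|g|^p\,d\tau\le4^n9^{n+1}\int_{B^n}|g(z)|^p\,\frac{\tau(E(z))}{(1-|z|^2)^{n+1}}\,dV(z).
\end{equation}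
Let $z\ne0$, $\eta=z/|z|$ and $w\in E(z)$. From $\eta-z=(1-|z|)\eta$ we have $1-\langle w,\eta\rangle=(1-\langle w,z\rangle)-(1-|z|)\langle w,\eta\rangle$, and \eqref{eq:comp} with $z$ and $w$ interchanged gives
\[
|1-\langle w,\eta\rangle|\le|1-\langle w,z\rangle|+(1-|z|)<3(1-|z|^2).
\]
Thus $E(z)\subset Q(\eta,3(1-|z|^2))$ and $\tau(E(z))\le3^sM(1-|z|^2)^s$. Since $s-(n+1)=a$, the lemma follows from \eqref{eq:fubini}.
\end{proof}

How large can $V_\beta\{|1-\psi|<\delta\}$ be? In the first three examples $\beta>-1$, $0<\delta<1$, and the constants $c,C>0$ depend only on $m$ and $\beta$.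

\begin{example}[the disc]\label{ex:disc}
Let $m=1$ and $\psi(z)=z$. On the disc with center $1-\frac\delta2$ and radius $\frac\delta4$ we have $|1-z|<\delta$ and $\frac\delta4<1-|z|<\frac{3\delta}4$, hence $\frac\delta4<1-|z|^2<\frac{3\delta}2$. This disc has normalized area $\delta^2/16$, so $V_\beta\{|1-\psi|<\delta\}\ge c\,\delta^{\beta+2}$. Condition \eqref{eq:necB} then forces $\beta+2\ge q$. This is where the weight $q-2=\alpha+n-1$ comes from.
\end{example}

\begin{example}[a coordinate function]\label{ex:coord}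
Let $m\ge2$, $z=(z_1,z')$ and $\psi(z)=z_1$. By scaling, $\int_{|z'|^2<t}(t-|z'|^2)^\beta\,dz'$ is a constant times $t^{\beta+m-1}$, and $t=1-|z_1|^2\le2\delta$ when $|1-z_1|<\delta$. Integrating over $z_1$ gives $V_\beta\{|1-\psi|<\delta\}\le C\delta^{\beta+m+1}$. The exponent exceeds that of the disc by $m-1$; here $\psi=1$ at a single point of the sphere.
\end{example}

\begin{example}[the quadric]\label{ex:quadric}
Let $m\ge2$ and $\psi(z)=\sum_jz_j^2$, so $|\psi(z)|\le|z|^2<1$. Now $\psi=1$ on the whole real sphere $\{x\in\mathbb{R}^m:|x|=1\}$. Write $z=x+iy$ with $x,y\in\mathbb{R}^m$, so that $\psi=|x|^2-|y|^2+2i\,x\cdot y$, and consider the set $W$ defined by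
\[
1-\tfrac\delta4<|x|^2<1-\tfrac\delta8,\qquad|y|^2<\tfrac\delta{16},\qquad|x\cdot y|<\tfrac\delta8 .
\]
On $W$ we have $\frac\delta{16}<1-|z|^2<\frac\delta4$ and $|1-\psi|\le(1-|x|^2)+|y|^2+2|x\cdot y|<\frac\delta4+\frac\delta{16}+\frac\delta4<\delta$. The admissible $x$ fill a shell in $\mathbb{R}^m$ whose volume is a constant times $(1-\frac\delta8)^{m/2}-(1-\frac\delta4)^{m/2}\ge c\,\delta$. For such an $x$ write $y=t\,x/|x|+y'$ with $y'\perp x$. If $|t|<\frac\delta8$ and $|y'|^2<\frac\delta{32}$, then $|x\cdot y|=|t|\,|x|<\frac\delta8$ and $|y|^2<\frac{\delta^2}{64}+\frac\delta{32}<\frac\delta{16}$; these $y$ have volume $c\,\delta\cdot\delta^{(m-1)/2}$. Hence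
\[
V_\beta\{|1-\psi|<\delta\}\ge V_\beta(W)\ge c\,\delta^{\beta+2+(m-1)/2}.
\]
The exponent exceeds that of the disc by only $\frac{m-1}2$.
\end{example}

\begin{example}[inner functions]\label{ex:inner}
A bounded $\psi\in H(B^m)$ is \emph{inner} if $|\psi^*|=1$ almost everywhere. Nonconstant inner functions exist on $B^m$ for every $m$, by Aleksandrov \cite{Aleksandrov} and L\o w \cite{Low}; they map $B^m$ into $\mathbb{D}$, and replacing $\psi$ by $(\psi-\psi(0))/(1-\overline{\psi(0)}\psi)$ we may assume $\psi(0)=0$. Let $\mu$ be the image of $\sigma$ under $\psi^*$, a probability measure on the unit circle. For $k\ge1$, dominated convergence and the mean value property give $\int\lambda^k\,d\mu=\lim_{r\to1}\int\psi(r\zeta)^k\,d\sigma=\psi(0)^k=0$. So all Fourier coefficients of $\mu$ other than the zeroth vanish, and $\mu$ is normalized arc length. Since $|1-e^{i\theta}|\le|\theta|$,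
\[
\sigma\{|1-\psi^*|<\delta\}\ge\delta/\pi\qquad(0<\delta<1).
\]
If $q>1$ this contradicts \eqref{eq:necH}. Thus for $(n,\alpha)\ne(1,-1)$ the value $\epsilon=\alpha+n$ always fails: $C_{(\psi,0,\dots,0)}$ does not map $A^p_\alpha(B^n)$ boundedly into $H^p(B^m)$.
\end{example}

On the boundary, then, an inner function on $B^m$ has the same distribution as the function $z$ on the disc. Suppose that this persisted to depth comparable to $\delta$, as it does for $z$; that is, suppose that for some fixed $c_0\in(0,1)$ and all small $\delta$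
\begin{equation}\label{eq:persist}
|1-\psi^*(\zeta)|<\delta,\quad1-c_0\delta<r<1\quad\Longrightarrow\quad|1-\psi(r\zeta)|<2\delta .
\end{equation}
Then \eqref{eq:polar} would give $V_\beta\{|1-\psi|<2\delta\}\ge c\,\delta\cdot\delta^{\beta+1}$, the size found in the disc, and by Lemma~\ref{lem:nec} the answer to the Problem would be yes. Remark~\ref{rem:inner} shows that \eqref{eq:persist} is impossible when $m\ge2$.

\section{Radial and tangential derivatives, and the case $q=2$}\label{sec:q2}

To bound the level sets from above, put $F=1/(1-\psi)$. Then $\operatorname{Re}F=\operatorname{Re}(1-\psi)/|1-\psi|^2>0$ and $\{|1-\psi|<\delta\}=\{|F|>1/\delta\}$, so by Chebyshev's inequality a bound $C\delta^q$ follows from a bound for $\int|F|^q\,dV_\beta$. This leads to the means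
\[
I(r)=\int_{\partial B^m}u(r\zeta)^q\,d\sigma(\zeta),\qquad u=\operatorname{Re}f>0,\quad f\in H(B^m).
\]
There is an immediate bound. Harnack's inequality for the positive harmonic function $\lambda\mapsto u(\lambda\zeta)$ on $\mathbb{D}$ gives $u(r\zeta)\le u(0)\frac{1+r}{1-r}$, and $\int u(r\zeta)\,d\sigma=u(0)$; writing $u^q=u^{q-1}u$ we get
\begin{equation}\label{eq:naive}
I(r)\le u(0)^q\Bigl(\frac{1+r}{1-r}\Bigr)^{q-1}.
\end{equation}
The right side is integrable against $(1-r^2)^\beta\,dr$ exactly when $\beta>q-2$, so \eqref{eq:naive} corresponds to the weight in Theorem~\ref{thm:known}, and a smaller exponent would lower the weight by the same amount. For $m=1$ the exponent $q-1$ cannot be lowered: for $f(z)=\frac{1+z}{1-z}$ we have $u(re^{i\theta})=(1-r^2)/|1-re^{i\theta}|^2\ge\frac1{4(1-r)}$ when $|\theta|<1-r$, so $I(r)\ge c(1-r)^{1-q}$. Accordingly, the positive root of \eqref{eq:quadratic} for $m=1$ is $q-1$.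

The proof of \eqref{eq:naive} looks at one slice disc at a time. To improve it we must use the directions transverse to the slices. For $z=r\zeta$ with $0<r<1$ and $\zeta\in\partial B^m$ put
\[
\partial_\nu f(z)=\sum_j\zeta_j\,\partial_jf(z),\qquad|\nabla f|^2=\sum_j|\partial_jf|^2,\qquad T(z)=|\nabla f(z)|^2-|\partial_\nu f(z)|^2,
\]
where $\partial_j=\partial/\partial z_j$. Thus $\partial_\nu f(r\zeta)=\frac{d}{dr}f(r\zeta)$, and $T\ge0$ by the Cauchy--Schwarz inequality. At $z=(r,0,\dots,0)$ we have $\partial_\nu f=\partial_1f$ and $T=\sum_{j\ge2}|\partial_jf|^2$, so $T$ measures the complex tangential part of the gradient. The infinitesimal form of Harnack's inequality on the ball involves both parts.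

\begin{lemma}[Schwarz--Pick inequality]\label{lem:SP}
Let $f\in H(B^m)$ and $u=\operatorname{Re}f>0$. For $|z|=r\in(0,1)$,
\[
(1-r^2)^2|\partial_\nu f(z)|^2+(1-r^2)\,T(z)\le4u(z)^2 .
\]
\end{lemma}

\begin{proof}
The number $|\nabla f(z)|$ is the norm of the linear functional $\xi\mapsto\sum_j\xi_j\partial_jf(z)$, and $\partial_\nu f(z)$ is its value at $z/|z|$. So both sides are unchanged when $f$ is replaced by $f\circ U$ and $z$ by $U^{-1}z$ with $U$ unitary, and we may take $z=(r,0,\dots,0)$. We move $z$ to the origin with the map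
\[
\Theta(w)=\Bigl(\frac{r+w_1}{1+rw_1},\ \frac{\sqrt{1-r^2}\,w'}{1+rw_1}\Bigr),\qquad w=(w_1,w').
\]
It sends $B^m$ into $B^m$, because
\[
|1+rw_1|^2-|r+w_1|^2-(1-r^2)|w'|^2=(1-r^2)(1-|w|^2).
\]
Moreover $\Theta(0)=z$ and $\Theta'(0)=\operatorname{diag}(1-r^2,\sqrt{1-r^2},\dots,\sqrt{1-r^2})$. For $g=f\circ\Theta$ the chain rule gives
\[
|\nabla g(0)|^2=(1-r^2)^2|\partial_1f(z)|^2+(1-r^2)\sum_{j\ge2}|\partial_jf(z)|^2,
\]
which is the left side of the lemma. The function $h=(g-g(0))/(g+\overline{g(0)})$ maps $B^m$ into $\mathbb{D}$, because $|a+\bar b|^2-|a-b|^2=4\operatorname{Re}a\operatorname{Re}b$, and $h(0)=0$. The Schwarz lemma for $\lambda\mapsto h(\lambda\xi)$ gives $|\sum_j\xi_j\partial_jh(0)|\le1$ for every unit vector $\xi$, that is, $|\nabla h(0)|\le1$. Since $\nabla h(0)=\nabla g(0)/(2\operatorname{Re}g(0))=\nabla g(0)/(2u(z))$, the lemma follows.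
\end{proof}

The lemma says that the radial and the tangential derivative share one budget, $4u^2$. This improves on the disc only if the tangential derivative is forced to take a definite share. At a given point it is not: $T=0$ on the slice $z'=0$ for $f(z)=\frac{1+z_1}{1-z_1}$. On average over spheres it is, and the case $q=2$ shows this explicitly.

Let $f=\sum_{k\ge0}f_k$ be the expansion in homogeneous polynomials, which converges with all derivatives uniformly on compact sets, and let $a_k=\int_{\partial B^m}|f_k|^2\,d\sigma$. Distinct monomials are orthogonal in $L^2(\sigma)$, and for a multi-index $\mu$ with $|\mu|=k$ the standard formula is $\int|\zeta^\mu|^2\,d\sigma=(m-1)!\,\mu!/(m-1+k)!$. For $k\ge1$ it gives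
\[
\sum_j\int|\partial_jz^\mu|^2\,d\sigma=\sum_j\mu_j\,\frac{(m-1)!\,\mu!}{(m-2+k)!}=k(k+m-1)\int|\zeta^\mu|^2\,d\sigma,
\]
and by orthogonality $\int|\nabla f_k|^2\,d\sigma=k(k+m-1)a_k$. Also $\partial_\nu f(r\zeta)=\sum_kkr^{k-1}f_k(\zeta)$. Finally $u^2=\frac12(\operatorname{Re}f^2+|f|^2)$, and the spherical mean of $f^2$ is $f(0)^2$. With $t=r^2$ and all sums over $k\ge1$ we obtain
\begin{equation}\label{eq:q2}
\begin{gathered}
I(r)=u(0)^2+\tfrac12\sum a_kt^k,\qquad\int|\partial_\nu f(r\zeta)|^2\,d\sigma=\sum k^2a_kt^{k-1},\\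
\int T(r\zeta)\,d\sigma=(m-1)\sum ka_kt^{k-1}.
\end{gathered}
\end{equation}
Every homogeneous term that contributes to the growth of $I$ carries tangential energy $(m-1)ka_k$. Integrating Lemma~\ref{lem:SP} over the sphere gives
\begin{equation}\label{eq:q2ineq}
(1-t)^2\sum k^2a_kt^{k-1}+(m-1)(1-t)\sum ka_kt^{k-1}\le4u(0)^2+2\sum a_kt^k .
\end{equation}
To read off what this means, suppose that $a_k\sim ck^{s-1}$ with $c,s>0$. The Taylor coefficients of $(1-t)^{-s}$ are $\Gamma(k+s)/(\Gamma(s)\,k!)\sim k^{s-1}/\Gamma(s)$, so $\sum k^ja_kt^k\sim c\,\Gamma(s+j)(1-t)^{-s-j}$ as $t\to1$ for $j=0,1,2$; in particular $I(r)$ grows like $(1-r^2)^{-s}$. Multiplying \eqref{eq:q2ineq} by $(1-t)^s/(c\,\Gamma(s))$ and letting $t\to1$, we find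
\[
s(s+1)+(m-1)s\le2,\qquad\text{that is,}\qquad s^2+ms\le q(q-1)\ \text{ with }q=2 .
\]
For $m=1$ this allows $s=1$, which $\frac{1+z}{1-z}=1+2\sum z^k$ attains. For $m=2$ it forces $s\le\sqrt3-1=\kappa_2(2)$.

Two things remain: the $a_k$ need not follow a power law, and for $q\ne2$ there is no orthogonality. Both are handled by an observation about \eqref{eq:q2}: the two derivative integrals are determined by $I$ alone, being equal to $\frac12(I''+I'/r)$ and $(m-1)I'/r$. These identities extend to all $q$, and they turn \eqref{eq:q2ineq} into a differential inequality for $I$.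

\section{Proof of the growth theorem}\label{sec:growth}

We recall two facts. First, if $G$ is a $C^2$ function on the unit ball of $\mathbb{R}^d$ and $M(r)$ is its mean over the sphere of radius $r$, then $M''+\frac{d-1}rM'$ is the mean of $\Delta G$ over the same sphere. Indeed, by the divergence theorem $r^{d-1}M'(r)$ is the integral of $\Delta G$ over the ball of radius $r$ divided by the area of the unit sphere, and one differentiates in $r$. Second, if $u=\operatorname{Re}f>0$ with $f$ holomorphic on a domain in $\mathbb{C}^m=\mathbb{R}^{2m}$, then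
\begin{equation}\label{eq:lap}
\Delta(u^q)=q(q-1)u^{q-2}|\nabla f|^2,
\end{equation}
because $\Delta u=0$ and the Cauchy--Riemann equations give $\partial_jf=u_{x_j}-iu_{y_j}$, so that the squared real gradient of $u$ equals $|\nabla f|^2$.

\begin{proof}[Proof of Theorem~\ref{thm:growth}]
Write $\kappa=\kappa_m(q)$. Since $u>0$, the function $u^q$ is smooth on $B^m$, and we may differentiate under the integral: $I\in C^\infty(0,1)$ and $I(r)\to u(0)^q$ as $r\to0^+$. Moreover $I'(r)\to\int L(\zeta)\,d\sigma(\zeta)$, where $L$ is the real differential of $u^q$ at $0$; this limit is $0$ because $L(-\zeta)=-L(\zeta)$.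

\emph{Step 1: two formulas for $I$.} The function $I$ is at the same time an average of circular means on slice discs and a spherical mean in $\mathbb{R}^{2m}$. The first description sees only $\partial_\nu f$, the second sees all of $\nabla f$, and their difference isolates $T$.

Fix $\zeta$, let $v_\zeta(\lambda)=u(\lambda\zeta)^q$ for $\lambda\in\mathbb{D}$, and let $M_\zeta(r)$ be the mean of $v_\zeta$ over $|\lambda|=r$. For $\lambda=re^{i\theta}$ the unit vector in the direction of $\lambda\zeta$ is $e^{i\theta}\zeta$, so $\partial_\nu f(\lambda\zeta)=e^{i\theta}\sum_j\zeta_j\partial_jf(\lambda\zeta)=e^{i\theta}\frac d{d\lambda}f(\lambda\zeta)$. By \eqref{eq:lap} in one variable, $\Delta v_\zeta(\lambda)=q(q-1)u(\lambda\zeta)^{q-2}|\partial_\nu f(\lambda\zeta)|^2$ for $\lambda\ne0$, and $M_\zeta''+M_\zeta'/r$ is the mean of this function over $|\lambda|=r$. By \eqref{eq:slices}, $I(r)=\int M_\zeta(r)\,d\sigma(\zeta)$, and a second use of \eqref{eq:slices} gives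
\begin{equation}\label{eq:slice}
I''+\frac1rI'=q(q-1)\int_{\partial B^m}\bigl(u^{q-2}|\partial_\nu f|^2\bigr)(r\zeta)\,d\sigma(\zeta).
\end{equation}
With $d=2m$ and $G=u^q$, formula \eqref{eq:lap} gives
\[
I''+\frac{2m-1}rI'=q(q-1)\int_{\partial B^m}\bigl(u^{q-2}|\nabla f|^2\bigr)(r\zeta)\,d\sigma(\zeta).
\]
Subtracting \eqref{eq:slice},
\begin{equation}\label{eq:tang}
\frac{2m-2}rI'=q(q-1)\int_{\partial B^m}\bigl(u^{q-2}T\bigr)(r\zeta)\,d\sigma(\zeta).
\end{equation}
Since $q>1$, $m\ge2$ and $T\ge0$, this shows in particular that $I'\ge0$.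

\emph{Step 2: the differential inequality.} Multiply the inequality of Lemma~\ref{lem:SP} by $q(q-1)u^{q-2}>0$, integrate over the sphere, and insert \eqref{eq:slice} and \eqref{eq:tang}:
\begin{equation}\label{eq:ode}
(1-r^2)^2\Bigl(I''+\frac{I'}r\Bigr)+(1-r^2)\frac{2m-2}rI'\le4q(q-1)I .
\end{equation}

\emph{Step 3: change of variable.} The coefficients in \eqref{eq:ode} degenerate at $r=1$. They are absorbed by the variable $x=\log\frac{1+r}{1-r}\in(0,\infty)$, in which the bound to be proved is the exponential $u(0)^qe^{\kappa x}$. Let $D=\frac d{dx}=\frac{1-r^2}2\frac d{dr}$. Then $(1-r^2)I'=2DI$ and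
\[
D^2I=\frac{1-r^2}2\Bigl(-rI'+\frac{1-r^2}2I''\Bigr)=-r\,DI+\frac{(1-r^2)^2}4I'',
\]
so $(1-r^2)^2I''=4(D^2I+r\,DI)$. Dividing \eqref{eq:ode} by $4$, we get
\[
D^2I+\Bigl[r+\frac{1-r^2}{2r}+\frac{m-1}r\Bigr]DI\le q(q-1)I .
\]
The bracket equals $\frac{1+r^2}{2r}+\frac{m-1}r$, which is at least $1+(m-1)=m$ and tends to $m$ as $r\to1$. Because $DI\ge0$, we may replace the bracket by $m$ and obtain an inequality with constant coefficients. By \eqref{eq:quadratic}, $\kappa(\kappa+m)=q(q-1)$, and the operator factors: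
\[
(D+\kappa+m)(D-\kappa)I=D^2I+m\,DI-q(q-1)I\le0\qquad(x>0).
\]

\emph{Step 4: integration.} Let $v=DI-\kappa I$. Then $D\bigl(e^{(\kappa+m)x}v\bigr)=e^{(\kappa+m)x}(D+\kappa+m)v\le0$, so $e^{(\kappa+m)x}v$ is nonincreasing. As $x\to0^+$ we have $DI\to0$ and $v\to-\kappa u(0)^q<0$. Hence $v\le0$ for all $x>0$. Since $D(e^{-\kappa x}I)=e^{-\kappa x}v$, the function $e^{-\kappa x}I$ is nonincreasing, and its limit at $x=0^+$ is $u(0)^q$. Therefore $I\le u(0)^qe^{\kappa x}$.
\end{proof}

The gain over \eqref{eq:naive} comes from the term $\frac{m-1}r$ in the bracket, that is, from \eqref{eq:tang}. Without it the factorization would involve the root of $\kappa^2+\kappa=q(q-1)$, and the argument would return the exponent $q-1$.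

\section{Proof of the main theorem}\label{sec:main}

Theorem~\ref{thm:growth} controls $\operatorname{Re}F$, whereas the level sets of $\psi$ are described by $|F|$, and $\operatorname{Re}F$ can be much smaller than $|F|$ at a given point. In $L^q$ mean on circles the two are comparable. We use the theorem of M.~Riesz: for $1<q<\infty$ there is a constant $C_q$ such that, for every $g$ holomorphic near the closed disc $|\lambda|\le r$, the mean of $|g-i\operatorname{Im}g(0)|^q$ over $|\lambda|=r$ is at most $C_q$ times the mean of $|\operatorname{Re}g|^q$.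

\begin{corollary}\label{cor:moment}
Let $m\ge2$, $q>1$, $\Lambda>0$, and let $f\in H(B^m)$ satisfy $\operatorname{Re}f>0$ and $|f(0)|\le\Lambda$. Then
\begin{equation}\label{eq:sphere}
\int_{\partial B^m}|f(r\zeta)|^q\,d\sigma(\zeta)\le C\Lambda^q(1-r^2)^{-\kappa_m(q)}\qquad(0\le r<1)
\end{equation}
with $C=C(m,q)$. If $\beta>\kappa_m(q)-1$, then $\int_{B^m}|f|^q\,dV_\beta\le C'\Lambda^q$ with $C'=C'(m,q,\beta)$.
\end{corollary}

\begin{proof}
Let $u=\operatorname{Re}f$ and $\kappa=\kappa_m(q)$. By convexity, $|g|^q\le2^{q-1}\bigl(|g-i\operatorname{Im}g(0)|^q+|g(0)|^q\bigr)$. Apply this and the Riesz theorem to $g(\lambda)=f(\lambda\zeta)$, and integrate over $\zeta$ using \eqref{eq:slices}: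
\[
\int|f(r\zeta)|^q\,d\sigma\le2^{q-1}\Bigl(C_q\int u(r\zeta)^q\,d\sigma+|f(0)|^q\Bigr).
\]
Now $u(0)\le\Lambda$ and $\frac{1+r}{1-r}=\frac{(1+r)^2}{1-r^2}\le\frac4{1-r^2}$, so Theorem~\ref{thm:growth} gives \eqref{eq:sphere} with $C=2^{q-1}(4^\kappa C_q+1)$. Multiply \eqref{eq:sphere} by $2mr^{2m-1}(1-r^2)^\beta$ and integrate over $0<r<1$. The integral converges because $\beta-\kappa>-1$, and \eqref{eq:polar} gives the last assertion.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:main}]
Let $\beta=\alpha+n-1-\epsilon=q-2-\epsilon$. Since $\epsilon<\gamma_m(q)=q-1-\kappa_m(q)$, we have $\beta>\kappa_m(q)-1>-1$.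

Lemma~\ref{lem:carleson} requires $a>-1$ (for $a=-1$ its proof would end with the nonintegrable weight $(1-|z|^2)^{-1}$), so it does not cover $\alpha=-1$ directly. The strict inequality leaves room to enlarge the source space instead. By continuity of $\kappa_m$, choose $q'>q$ with $\beta>\kappa_m(q')-1$, and put $\alpha'=q'-n-1>\alpha\ge-1$. By \eqref{eq:incl} the inclusion $A^p_\alpha(B^n)\subset A^p_{\alpha'}(B^n)$ is bounded, so it suffices to show that $C_\varphi:A^p_{\alpha'}(B^n)\to A^p_\beta(B^m)$ is bounded.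

Let $\tau$ be the image of $V_\beta$ under $\varphi$, so that $\|C_\varphi g\|^p_{A^p_\beta}=\int_{B^n}|g|^p\,d\tau$. Fix $\zeta\in\partial B^n$ and let $\psi=\langle\varphi,\zeta\rangle$ and $F=1/(1-\psi)$. Then $\operatorname{Re}F>0$, and $|F(0)|\le\Lambda:=1/(1-|\varphi(0)|)$, a bound that does not depend on $\zeta$. By \eqref{eq:pullback}, Chebyshev's inequality and Corollary~\ref{cor:moment} with exponent $q'$, for every $\delta>0$
\[
\tau(Q(\zeta,\delta))=V_\beta\{|F|>1/\delta\}\le\delta^{q'}\int_{B^m}|F|^{q'}\,dV_\beta\le C'\Lambda^{q'}\delta^{\,n+1+\alpha'},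
\]
with $C'$ independent of $\zeta$ and $\delta$. Lemma~\ref{lem:carleson} with $a=\alpha'$ and $M=C'\Lambda^{q'}$ completes the proof.
\end{proof}

The hypothesis $(n,\alpha)\ne(1,-1)$ is the condition $q>1$, under which $\gamma_m(q)$ is defined and positive; for $q=1$ the target of Theorem~\ref{thm:known} is already the Hardy space. The hypothesis $m\ge2$ cannot be dropped, by Example~\ref{ex:disc}.

\begin{remark}\label{rem:inner}
We can now see why inner functions do not produce a sharp example. Let $m\ge2$, let $\psi$ be as in Example~\ref{ex:inner}, and fix any $q>1$ and $c_0\in(0,1)$. For $r=1-c_0\delta/2$ we have $1-r^2\ge c_0\delta/2$, so \eqref{eq:sphere} for $F=1/(1-\psi)$ and Chebyshev's inequality give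
\[
\sigma\{\zeta:|1-\psi(r\zeta)|<2\delta\}\le C(2\delta)^q(c_0\delta/2)^{-\kappa_m(q)}=C''\delta^{1+\gamma_m(q)} .
\]
For small $\delta$ this is less than $\delta/\pi$, so \eqref{eq:persist} fails. The boundary level set has measure at least $\delta/\pi$, but at depth comparable to $\delta$ only a fraction $O(\delta^{\gamma_m(q)})$ of it survives.
\end{remark}

\section{Classification, limits on the gain, and compactness}\label{sec:compl}

\begin{proof}[Proof of Theorem~\ref{thm:compl}(a)]
If $m\ge2$ and $(n,\alpha)\ne(1,-1)$, Theorem~\ref{thm:main} with $0<\epsilon<\gamma_m(q)$ shows that Theorem~\ref{thm:known} is not sharp. If $(n,\alpha)=(1,-1)$, then $\alpha+n=0$: the target is $H^p(B^m)$, and there is no smaller space in the scale. Let $m=1$, $(n,\alpha)\ne(1,-1)$, and take $\varphi(z)=(z,0,\dots,0)$. If $0<\epsilon<\alpha+n$, then $\beta=q-2-\epsilon>-1$ and $\beta+2<q$, so the lower bound of Example~\ref{ex:disc} contradicts \eqref{eq:necB} for small $\delta$, and $C_\varphi$ is not bounded into $A^p_\beta(\mathbb{D})$.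 If $\epsilon=\alpha+n$, the target is $H^p(\mathbb{D})$; by \eqref{eq:incl}, boundedness into it would imply boundedness into $A^p_\beta(\mathbb{D})$ for $-1<\beta<q-2$, which has just been excluded. So one map $\varphi$ fails for all admissible $\epsilon$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:compl}(b)]
The lower bound is Theorem~\ref{thm:main}, and $\epsilon^*\le\alpha+n$ holds by definition. Suppose that for some $\epsilon$ with $\frac{m-1}2<\epsilon\le\alpha+n$ all $\varphi$ induce bounded operators. By \eqref{eq:incl} the same holds for every smaller $\epsilon$, so we may assume $\frac{m-1}2<\epsilon<\alpha+n$, that is, $\beta=q-2-\epsilon>-1$. Take $\varphi=(\psi,0,\dots,0)$ with $\psi(z)=\sum_jz_j^2$. Example~\ref{ex:quadric} and \eqref{eq:necB} give $c\,\delta^{\beta+2+(m-1)/2}\le C\delta^q$ for $0<\delta<1$, which is false for small $\delta$ because $q=\beta+2+\epsilon>\beta+2+\frac{m-1}2$. Hence $\epsilon^*\le\frac{m-1}2$.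

For the limits we use \eqref{eq:explicit}. As $q\to\infty$ with $m$ fixed, the denominator of $\gamma_m(q)$ is asymptotic to $4q$ and the numerator to $2(m-1)q$, so $\gamma_m(q)\to\frac{m-1}2$. As $m\to\infty$ with $q$ fixed, \eqref{eq:quadratic} gives $0<\kappa_m(q)<q(q-1)/m\to0$, so $\gamma_m(q)\to q-1=\alpha+n$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:compl}(c)]
The gain in the weight makes the contribution of a thin shell near the boundary uniformly small, and inside the shell a normal family argument applies. Let $\beta_0=\alpha+n-1$, fix $\epsilon$ with $0<\epsilon<\gamma_m(q)$, and let $\beta=\beta_0-\epsilon>-1$. Let $(g_k)$ be bounded in $A^p_\alpha(B^n)$. By Theorem~\ref{thm:main}, the sequence $h_k=g_k\circ\varphi$ is bounded in $A^p_\beta(B^m)$. On each ball $|z|\le R<1$ the weight $(1-|z|^2)^\beta$ is bounded below by a positive constant, so the sub-mean value inequality for $|h_k|^p$ shows that $(h_k)$ is uniformly bounded on compact sets. By Montel's theorem a subsequence, again written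 $(h_k)$, converges uniformly on compact sets to some $h\in H(B^m)$, and $h\in A^p_\beta(B^m)$ by Fatou's lemma. Since $|h_k-h|^p\le2^p(|h_k|^p+|h|^p)$, there is a constant $K$ with $\|h_k-h\|^p_{A^p_\beta}\le K$ for all $k$. For $0<R<1$,
\[
\int_{R\le|z|<1}|h_k-h|^p\,dV_{\beta_0}\le(1-R^2)^\epsilon\,\|h_k-h\|^p_{A^p_\beta}\le K(1-R^2)^\epsilon,
\]
while the integral over $|z|<R$ tends to $0$ as $k\to\infty$ by uniform convergence. Hence $\limsup_k\|h_k-h\|^p_{A^p_{\beta_0}}\le K(1-R^2)^\epsilon$ for every $R$, and letting $R\to1$ gives $h_k\to h$ in $A^p_{\beta_0}(B^m)$.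
\end{proof}

\begin{thebibliography}{9}

\bibitem{Aleksandrov} Aleksandrov, 1982.

\bibitem{Low} L\o w, 1982.

\bibitem{Note} \emph{A Note On Composition Operators In Several Variables},
\texttt{https://123deta.com/\allowbreak document/\allowbreak y80gjwwq-\allowbreak note-\allowbreak composition-\allowbreak operators-\allowbreak variables-\allowbreak analytic-\allowbreak function-\allowbreak spaces-\allowbreak operators.html}

\bibitem{Rudin} Rudin, \emph{Function Theory in the Unit Ball of $\mathbb{C}^n$}.

\end{thebibliography}
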